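\title{Exceptional parameters for Loewner chains driven by one Brownian path}

\begin{abstract}
Let $W$ be a standard Brownian motion and consider, for all $\kappa\in(0,8)$ at once, the chordal Loewner chains driven by $\sqrt\kappa\,W$. For each fixed $\kappa$ this is SLE$_\kappa$, which is almost surely generated by a continuous curve. We show that almost surely every nonempty open subinterval of $(4,8)$ contains uncountably many $\kappa$ for which the chain is not generated by a continuous curve. Together with removability results for part of the range $(4,8)$, this disproves the conjecture that a single set of Brownian paths of full probability produces a conformally removable curve for every $\kappa$ at which SLE$_\kappa$ is almost surely removable. In contrast, almost surely the chain is generated by a continuous, conformally removable curve for all $\kappa\in(0,4)$ simultaneously. The dichotomy is governed by whether the exponent $8/\kappa-1$ is larger or smaller than $1$.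
\end{abstract}

\section{Introduction}\label{sec:intro}

\subsection{Loewner chains and removability}

Let $\mathbb H=\{z:\operatorname{Im}z>0\}$ and let $U:[0,\infty)\to\mathbb R$ be continuous with $U_0=0$. For $z\in\mathbb H$ consider the Loewner equation
\[
\partial_t g_t(z)=\frac{2}{g_t(z)-U_t},\qquad g_0(z)=z,
\]
up to the maximal lifetime $T_z\le\infty$ of the solution, and let $H_t=\{z\in\mathbb H:T_z>t\}$. The set $H_t$ is a simply connected domain, and $g_t$ is the conformal map of $H_t$ onto $\mathbb H$ with the hydrodynamic normalization $g_t(z)=z+O(1/z)$ as $z\to\infty$. The family $(g_t)$ is the \emph{Loewner chain driven by $U$}. It is \emph{generated by} a continuous curve $\gamma:[0,\infty)\to\overline{\mathbb H}$ if for every $t$ the domain $H_t$ is the unbounded component of $\mathbb H\setminus\gamma([0,t])$. For $U\equiv0$ one has $g_t(z)=\sqrt{z^2+4t}$, and the chain is generated by the vertical slit $\gamma(t)=2i\sqrt t$. For $U=\sqrt\kappa\,W$, with $W$ a standard Brownian motion, $W_0=0$, and $\kappa\in(0,8)$, the chain is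 chordal SLE$_\kappa$ in $\mathbb H$ from $0$ to $\infty$. For each fixed $\kappa$ it is almost surely generated by a continuous curve.

A compact set $K\subset\mathbb C$ is \emph{conformally removable} if every homeomorphism of $\mathbb C$ that is conformal on $\mathbb C\setminus K$ is conformal on $\mathbb C$. A curve $\gamma:[0,\infty)\to\overline{\mathbb H}$ is conformally removable if $\gamma([0,T])$ is, for every $T>0$. Removability says that $K$ is too thin to hide a nonconformal deformation. A segment is removable, because a continuous function that is holomorphic off a line is holomorphic by Morera's theorem; a closed disc is not, because it supports homeomorphisms that fix its boundary circle pointwise and are not conformal. For $\kappa\in(0,4)$ the SLE$_\kappa$ curve is almost surely removable, by way of the Jones--Smirnov criterion \cite{JS}. For part of the self-intersecting, non-space-filling range $\kappa\in(4,8)$ the question has been partially answered \cite{KM,GP}.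

\subsection{One Brownian path for all parameters}

Using the same path $W$ for every $\kappa$ couples all the processes SLE$_\kappa$ on one probability space. It is natural to ask whether the almost sure properties above then hold for all $\kappa$ on one event of full probability. Let
\[
I=\{\kappa\in(0,8):\ \text{the SLE$_\kappa$ curve is almost surely conformally removable}\}.
\]
The following conjecture is posed in \cite{Q}. There the driving term is written $\kappa W(t)$; we read it in the standard normalization $\sqrt\kappa\,W(t)$, so that the curve is SLE$_\kappa$.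

\begin{quote}
\textbf{Conjecture.} \emph{There is a set of Brownian paths $W$ of full probability such that for every $W$ in this set and every $\kappa\in I$, the Loewner chain driven by $\sqrt\kappa\,W$ is generated by a continuous curve, and this curve is conformally removable.}
\end{quote}

For countably many values of $\kappa$ the statement is a countable intersection of events of full probability. One would guess that it extends to all of $I$: the driving functions differ only by a scalar factor, so they are all equally rough, and $g_t(z)$ depends continuously on $\kappa$ as long as $z$ is alive. On the other hand, an uncountable family of null events can have a union of full probability; for instance $W_t\ne0$ almost surely for each fixed $t>0$, while $W$ almost surely has zeros at positive times. Which of the two pictures is right depends on $\kappa$.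

\subsection{Results}

\begin{theorem}\label{thm:exc}
Almost surely, every nonempty open interval $J\subset(4,8)$ contains uncountably many $\kappa$ for which the Loewner chain driven by $\sqrt\kappa\,W$ is not generated by a continuous curve.
\end{theorem}

Since each fixed $\kappa$ is almost surely not exceptional, the exceptional values are random; almost surely none of them is rational.

\begin{corollary}\label{cor:false}
For almost every $W$ there is $\kappa\in I$ such that the chain driven by $\sqrt\kappa\,W$ is not generated by a continuous curve. Hence the conjecture is false.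
\end{corollary}

The only information on $I$ that the corollary needs is that $I$ contains a nonempty open subinterval of $(4,8)$; this comes from \cite{KM,GP}. Theorem~\ref{thm:exc} itself uses no such input, and it shows that the simultaneous statement fails for every subset of $(0,8)$ that contains a nonempty open subinterval of $(4,8)$. Below $4$ the guess is right.

\begin{theorem}\label{thm:pos}
Almost surely, for every $\kappa\in(0,4)$ simultaneously, the chain driven by $\sqrt\kappa\,W$ is generated by a continuous curve, this curve is conformally removable, and $g_t^{-1}$ is locally H\"older continuous on $\overline{\mathbb H}$ for every $t$. Consequently the conjecture holds with $I$ replaced by $I\cap(0,4]$.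
\end{theorem}

\subsection{The exponent $8/\kappa-1$}

Fix $w\in\mathbb H$ and write $g_t(w)-U_t=y_t(u_t+i)$ with $y_t>0$ and $u_t$ real. The slope $u_t$ records from which side $w$ sees the growing hull: the harmonic measure from $g_t(w)$ of the half-line to the right of $U_t$ is $\frac12+\frac1\pi\arctan u_t$. For fixed $\kappa\in(4,8)$, the point $w$ has a finite lifetime, it stays at positive distance from the hull, and $|u_t|\to\infty$: this is what happens when a curve closes a loop around $w$. Section~\ref{sec:obstruction} shows that if $w$ stays at positive distance from the hull but $u_t$ keeps returning to $[-1,1]$ until the end, then no continuous curve can generate the chain. So the task is to find a $\kappa$ for which $u_t$ returns infinitely often.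

The heuristic count is as follows. Once $|u|$ has reached $e^n$, a return to order $1$ has probability about $e^{-(8/\kappa-1)n}$ for a fixed $\kappa$. But at that stage about $e^{n}$ nearby values of $\kappa$ can have different futures. The expected number of returning parameters is about $e^{(2-8/\kappa)n}$. For $\kappa<4$ it tends to $0$, and a union bound over a grid of parameters works; this gives Theorem~\ref{thm:pos} (Section~\ref{sec:positive}). For $\kappa>4$ it is large, but the trials are strongly dependent, and a large expectation alone proves nothing. Section~\ref{sec:selection} makes both numbers exact in a model on the real line and removes the dependence problem by using the monotonicity of real flows. Section~\ref{sec:return} turns this into one return of $u$ at the cost of an arbitrarily small change of $\kappa$, and Section~\ref{sec:nested} iterates it along nested intervals of parameters.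

\section{The flow with parameter $a$}\label{sec:prelim}

\subsection{Scaling and continuity}

It is convenient to move the parameter from the noise to the drift. Put $B=-W$, $a=2/\kappa$ and
\[
\mu_a=2a-\tfrac12 .
\]
Thus $\kappa\in(4,8)$ corresponds to $a\in(\frac14,\frac12)$, that is $\mu_a\in(0,\frac12)$; $\kappa\in(0,4)$ corresponds to $a>\frac12$; and $8/\kappa-1=4a-1=2\mu_a$. For $a>0$ and $z\in\mathbb C\setminus\{0\}$ let $Y^a_t(z)$ solve
\begin{equation}\label{eq:flow}
Y_t=z+\int_0^t\frac{a}{Y_s}\,ds+B_t,\qquad t<T^a(z),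
\end{equation}
where $T^a(z)$ is the maximal lifetime, and let $\Omega^a_t=\{z\in\mathbb H:T^a(z)>t\}$. If $(g_t)$ is driven by $\sqrt\kappa\,W$, then comparing the equations gives
\begin{equation}\label{eq:scaling}
g_t(\sqrt\kappa\,z)-\sqrt\kappa\,W_t=\sqrt\kappa\,Y^a_t(z),\qquad H_t=\sqrt\kappa\,\Omega^a_t ,
\end{equation}
so $Y^a_t$ maps $\Omega^a_t$ conformally onto $\mathbb H$. The flow \emph{started at time $s$} is defined in the same way, with $B_t-B_s$ in place of $B_t$.

Equation \eqref{eq:flow} makes sense for every continuous path $B$: the function $V=Y-B$ solves the ordinary differential equation $V'=a/(V+B_t)$, whose right side is continuous in $t$ and locally Lipschitz in $(a,V)$ away from $V=-B_t$. The standard theory of such equations gives the following.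

\begin{lemma}\label{lem:cont}
Let $B$ be any continuous path. If $T^a(z)<\infty$ then $\liminf_{t\uparrow T^a(z)}|Y^a_t(z)|=0$. For each $t$ the set $\{(a,z):T^a(z)>t\}$ is open, and on it $(a,z)\mapsto (Y^a_s(z))_{s\le t}$ is continuous in the uniform norm. The map $z\mapsto Y^a_t(z)$ is holomorphic on the open set $\{z\in\mathbb C\setminus\{0\}:T^a(z)>t\}$, commutes with complex conjugation, and has derivative $\partial_zY^a_t=\exp(-a\int_0^tY_s^{-2}ds)$.
\end{lemma}

All quantities defined below as integrals along the flow inherit this continuity.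

\subsection{Facts about Brownian motion and conformal maps}

Below, $\beta$ is a standard one-dimensional Brownian motion.
\begin{enumerate}
\item[(F1)] For $m,l>0$, $\ P\big(\sup_{\sigma\ge0}(\beta_\sigma-m\sigma)\ge l\big)=e^{-2ml}$.
\item[(F2)] (Girsanov.) Let $h\in\mathbb R$, let $S$ be a stopping time of $\beta$ and $E\subset\{S<\infty\}$ an event determined by $(\beta_\sigma)_{\sigma\le S}$. Then $E[\mathbf 1_E\exp(h\beta_S-h^2S/2)]=\hat P(E)$, where under $\hat P$ the process $\beta_\sigma-h\sigma$ is a Brownian motion. (Apply the theorem on $E\cap\{S\le N\}$ and let $N\to\infty$.)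
\item[(F3)] A continuous local martingale converges almost surely on the event that its quadratic variation stays bounded. If $N_0=0$ and $\langle N\rangle_\sigma\le C\sigma$, then $P(\sup_{\sigma\le S}|N_\sigma|>x)\le2e^{-x^2/(2CS)}$; by Borel--Cantelli, $N_\sigma/\sigma\to0$ almost surely.
\item[(F4)] A continuous nonnegative supermartingale $F$ converges almost surely, and $P(\sup F\ge x\,|\,F_0)\le F_0/x$.
\item[(F5)] (L\'evy's modulus.) Almost surely, for every $T_0$ there is $C$ with $|W_t-W_s|\le C\sqrt{|t-s|\log(1/|t-s|)}$ for all $s,t\le T_0$ with $|t-s|$ small.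
\item[(F6)] (L\'evy's 0--1 law.) If $\mathcal F_1\subset\mathcal F_2\subset\cdots$ and $E\in\sigma(\bigcup_n\mathcal F_n)$, then $P(E|\mathcal F_n)\to\mathbf 1_E$ almost surely.
\item[(F7)] A conformal map $\phi:D\to D'$ sends planar Brownian motion in $D$, run until it leaves $D$, to a time change of planar Brownian motion in $D'$, run until it leaves $D'$. The exit point from $\mathbb H$ of Brownian motion started at $\zeta$ has density $\operatorname{Im}\zeta/(\pi|\zeta-x|^2)$. Planar Brownian motion almost surely never hits a given point other than its starting point.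
\item[(F8)] (Schwarz and Koebe.) If $\phi$ maps the unit disc conformally onto $D$ with $\phi(0)=z$, then the conformal radius $|\phi'(0)|$ lies between $d$ and $4d$, where $d=\operatorname{dist}(z,\partial D)$.
\end{enumerate}

Let $(\mathcal F_t)$ be the augmented filtration of $B$. If $\rho$ is a stopping time, then on $\{\rho<\infty\}$ the process $B_{\rho+\cdot}-B_\rho$ is a Brownian motion independent of $\mathcal F_\rho$. Hence every statement about a flow with fixed parameter and starting point applies, conditionally on $\mathcal F_\rho$, to a flow started at time $\rho$ whose parameter and starting point are $\mathcal F_\rho$-measurable. We use this for all the parameters that are chosen at random below.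

\subsection{Interior points}

Let $z\in\mathbb H$, $Y=Y^a(z)=\xi+i\eta$, $T=T^a(z)$, and put
\[
u=\frac{\xi}{\eta}=\sinh q,\qquad \Upsilon=\frac{\eta}{|\partial_zY|},\qquad\sigma_t=\int_0^t|Y_s|^{-2}ds,\qquad\Lambda_t=\int_0^t\frac{2a\eta_s^2}{|Y_s|^4}\,ds .
\]
We add a superscript $a$ when several parameters are in play, and we write $\Lambda_\infty=\Lambda_{T-}\le\infty$. From \eqref{eq:flow}, $d\xi=a\xi|Y|^{-2}dt+dB$ and $d\log\eta=-a|Y|^{-2}dt$, and by Lemma~\ref{lem:cont}, $d\log|\partial_zY|=-a\operatorname{Re}(Y^{-2})\,dt=-a(\xi^2-\eta^2)|Y|^{-4}dt$. Subtracting the last two equations,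
\begin{equation}\label{eq:coords}
\eta_t=\eta_0e^{-a\sigma_t},\qquad\Upsilon_t=\eta_0e^{-\Lambda_t},\qquad d\Lambda=\frac{2a}{\cosh^2q}\,d\sigma,\qquad|Y|=\eta\cosh q .
\end{equation}
The conformal radius of $\mathbb H$ at a point of height $\eta$ is $2\eta$, so $2\Upsilon_t$ is the conformal radius of $\Omega^a_t$ at $z$, and by (F8)
\begin{equation}\label{eq:koebe}
\Upsilon_t/2\le\operatorname{dist}(z,\partial\Omega^a_t)\le2\Upsilon_t .
\end{equation}
Thus $\Lambda$ measures, on a logarithmic scale, how much closer the hull has come to $z$.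

Fix $a$. In the clock $\sigma$ the process $\beta=\int|Y|^{-1}dB$ is a Brownian motion, and $du=\eta^{-1}d\xi-u\,d\log\eta=2au\,d\sigma+\sqrt{1+u^2}\,d\beta$. It\^o's formula for $q=\operatorname{arsinh}u$ gives
\begin{equation}\label{eq:q}
dq=\mu_a\tanh q\,d\sigma+d\beta,\qquad dt=|Y|^2d\sigma .
\end{equation}
Almost surely the clock runs through all of $[0,\infty)$. Indeed, on $\{\sigma_{T-}<\infty\}$ the processes $\beta$, $q$, $\eta$ converge by (F3), \eqref{eq:q} and \eqref{eq:coords}, with $\lim\eta>0$; then $|Y|$ stays in a compact subset of $(0,\infty)$ and $T=\int|Y|^2d\sigma<\infty$, which contradicts Lemma~\ref{lem:cont}. In particular $T=\int_0^\infty|Y|^2d\sigma$. When we use the clock $\sigma$ we write $q_\sigma$, $\beta_\sigma$ for the time-changed processes.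

The exponent $2\mu_a=4a-1$ enters through the next lemma. By (F4) it bounds the probability that $\cosh q$ drops by a factor $e^{n}$ by $e^{-(4a-1)n}$.

\begin{lemma}\label{lem:super}
If $a>\frac14$, then $(\cosh q_\sigma)^{-2\mu_a}$ is a supermartingale.
\end{lemma}

\begin{proof}
Let $\mu=\mu_a$, $\vartheta=2\mu>0$, $F=\cosh^{-\vartheta}$. Then $F'=-\vartheta F\tanh$ and $F''=\vartheta^2F\tanh^2-\vartheta F\cosh^{-2}$, so $\frac12F''+\mu\tanh\cdot F'=\vartheta F\,[(\frac\vartheta2-\mu)\tanh^2-\frac12\cosh^{-2}]=-\frac\vartheta2F\cosh^{-2}\le0$. Since $F$ and $F'$ are bounded, It\^o's formula gives the claim.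
\end{proof}

\begin{lemma}[a fixed parameter]\label{lem:fixed}
Let $a\in(\frac14,\frac12)$ and $z\in\mathbb H$. Almost surely $T^a(z)<\infty$, $\Lambda_\infty<\infty$, $\eta_t\to0$, and either $u_t\to+\infty$ or $u_t\to-\infty$ as $t\uparrow T^a(z)$.
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:super} and (F4), $|q_\sigma|$ converges in $[0,\infty]$. If the limit were finite, \eqref{eq:q} would make the increments $\beta_{n+1}-\beta_n$ bounded in $n$, which has probability zero. So $q\to+\infty$ or $q\to-\infty$. Then $\tanh q\to\pm1$ and $\beta_\sigma/\sigma\to0$ give $|q_\sigma|/\sigma\to\mu_a>0$. By \eqref{eq:coords}, $\Lambda_\infty<\infty$, $\eta\to0$, and $\sigma^{-1}\log|Y|\to\mu_a-a=a-\frac12<0$, so that $T=\int_0^\infty|Y|^2d\sigma<\infty$.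
\end{proof}

Both endpoints matter: $a>\frac14$ ($\kappa<8$) gives $\Lambda_\infty<\infty$, and $a<\frac12$ ($\kappa>4$) gives $T<\infty$.

\subsection{Real flows}

A \emph{real flow} is a solution $X>0$ of \eqref{eq:flow} started from a positive point; we write $\zeta$ for its lifetime. Let $X,\tilde X$ be real flows with parameters $a\le\tilde a$, both alive on $[s,t]$. The difference $d=\tilde X-X$ solves $\dot d=(\tilde a-a)/\tilde X-a\,d/(X\tilde X)$, so
\begin{equation}\label{eq:gapexact}
d_t=d_s\,e^{-a\int_s^t dr/(X\tilde X)}+\int_s^t\frac{\tilde a-a}{\tilde X_r}\,e^{-a\int_r^t dr'/(X\tilde X)}\,dr .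
\end{equation}
Hence real flows are nondecreasing in the parameter and in the starting point (strictly increasing after the start if either is strictly larger), the larger flow lives at least as long, and for $a=\tilde a$ the difference of two flows decreases in time. If $d_s\ge0$, then $X\tilde X\ge X^2$ and
\begin{equation}\label{eq:gap}
\tilde X_t-X_t\ \ge\ (\tilde X_s-X_s)\exp\Big(-a\int_s^tX_r^{-2}dr\Big).
\end{equation}
For fixed $a$, in the clock $\sigma=\int X^{-2}dt$ It\^o's formula gives
\begin{equation}\label{eq:logX}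
\log X=\log X_0+(a-\tfrac12)\sigma+\beta
\end{equation}
with $\beta$ Brownian. As for interior points, the clock runs through $[0,\infty)$ and $\zeta=\int_0^\infty X^2d\sigma$. If $a<\frac12$, then $X\to0$ exponentially in $\sigma$, $\zeta<\infty$, and by (F1)
\begin{equation}\label{eq:hit}
P(\text{a real flow started from }ry\text{ reaches }y)=r^{1-2a},\qquad y>0,\ 0<r\le1 .
\end{equation}
If $a=\frac12$, then $\zeta=X_0^2\int_0^\infty e^{2\beta_\sigma}d\sigma=\infty$ by recurrence of $\beta$.

\section{An obstruction to being generated by a curve}\label{sec:obstruction}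

This section is deterministic. It identifies the behavior that we shall produce for exceptional $\kappa$.

\begin{proposition}\label{prop:obstruction}
Let $U$ be a continuous driving function that satisfies the modulus bound in \emph{(F5)}, let $(g_t)$ be its Loewner chain, and let $w\in\mathbb H$ have lifetime $T=T_w<\infty$. Suppose that
\begin{enumerate}
\item[(i)] there is $r>0$ with $B(w,r)\subset H_t$ for all $t<T$;
\item[(ii)] there are times $t_1<t_2<\cdots$ with $t_k\to T$ such that $g_{t_k}(w)-U_{t_k}=y_k(u_k+i)$ with $|u_k|\le1$ and $y_k\to0$.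
\end{enumerate}
Then the chain is not generated by a continuous curve.
\end{proposition}

The idea is to look from $w$ at the part of the hull grown after time $t_k$. If there is a curve, this part is attached to the small set $\gamma([t_k,T])$, which by (i) is far from $w$ and hence almost invisible. But by (ii), at a later time $t_j$ the point $g_{t_j}(w)$ hangs at height $y_j$ almost above $U_{t_j}$, so it sees the interval of length $y_j$ next to $U_{t_j}$ with probability bounded below, and this interval corresponds to recently grown hull. For a fixed $\kappa\in(4,8)$, Lemma~\ref{lem:fixed} and \eqref{eq:koebe} show that (i) holds and (ii) fails almost surely.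

\begin{proof}
Suppose that the chain is generated by $\gamma$. For $t<T$ we have $\gamma(t)\notin H_t\supset B(w,r)$, so $z_*=\gamma(T)$ satisfies $|z_*-w|\ge r$. Let $\rho_k=\sup_{[t_k,T]}|\gamma-z_*|$, which tends to $0$. We claim:
\begin{equation}\label{eq:claim}
P\big(\text{Brownian motion from $w$ hits $\bar B(z_*,\rho_k)$ before leaving $\mathbb H$}\big)\ge\frac1{5\pi}\quad\text{for all }k.
\end{equation}
This is a contradiction. The events in \eqref{eq:claim} decrease in $k$, and on their intersection the path up to and including its exit time from $\mathbb H$, a compact set, contains $z_*\ne w$, which has probability zero by (F7).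

Fix $k$. For $s\ge t_k$ let $h_s=g_s\circ g_{t_k}^{-1}$. This is the Loewner flow driven by $U$ from time $t_k$; it maps $D_s=g_{t_k}(H_s)$ conformally onto $\mathbb H$, and $h_s-U_s$ is a flow of type \eqref{eq:flow} with $a=2$ and $B=-U$, so Section~\ref{sec:prelim} applies to it. For real $x\ne U_{t_k}$ let $\zeta_x$ be the lifetime of the flow from $x$, and let $O_s=\{x:\zeta_x>s\}$. The set $O_s$ is open, it contains all $x$ with $|x|$ large, and $\zeta_x$ is monotone in the distance from $U_{t_k}$ on each side. By Lemma~\ref{lem:cont}, $h_s$ extends holomorphically across $O_s$, is real there, and $h_s'(x)=\exp(-\int_{t_k}^s2X_r^{-2}dr)>0$ with $X_r=|h_r(x)-U_r|$. So $h_s$ is a homeomorphism of $D_s\cup O_s$ onto $\mathbb H\cup h_s(O_s)$. Fix $j>k$. Then $\mathbb R\setminus O_{t_j}=[\alpha_-,\alpha_+]\ni U_{t_k}$, and $h_{t_j}(O_{t_j})=\mathbb R\setminus[x_-,x_+]$ with $x_-\le U_{t_j}\le x_+$.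

\emph{(a) The interval $[x_-,x_+]$ is long.} For $x'<\alpha_-$ and $x>\alpha_+$ put $\ell_s=h_s(x)-h_s(x')$. The positive numbers $h_s(x)-U_s$ and $U_s-h_s(x')$ have sum $\ell_s$, so $\dot\ell=\frac2{h_s(x)-U_s}+\frac2{U_s-h_s(x')}\ge\frac8\ell$ and $\ell_{t_j}^2\ge16(t_j-t_k)$. Letting $x'\uparrow\alpha_-$ and $x\downarrow\alpha_+$ gives $x_+-x_-\ge4\sqrt{t_j-t_k}$.

\emph{(b) Swallowed real points carry no harmonic measure.} The interval $[x_-,x_+]$ represents the boundary of the hull grown between $t_k$ and $t_j$, but a priori also those points of $[\alpha_-,\alpha_+]$ that are still on $\partial D_{t_j}$; these are old boundary and must be excluded. Let $z_0=g_{t_k}(w)$, and for $s\in[t_k,t_j]$ and Borel $F\subset\mathbb R$ let $\omega_s(F)$ be the probability that Brownian motion from $z_0$ leaves $D_s$ at a point of $F$. A path that leaves $D_s$ at a real point leaves every domain between $D_s$ and $\mathbb H$ at the same time and place. So $\omega_s$ decreases in $s$ and is dominated by harmonic measure in $\mathbb H$; in particular it is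 absolutely continuous. On $O_s$, by (F7), its density is
\[
\frac{\operatorname{Im}h_s(z_0)\;h_s'(x)}{\pi|h_s(z_0)-h_s(x)|^2}\le\frac{h_s'(x)}{\pi\operatorname{Im}h_s(z_0)}\le\frac{h_s'(x)}{\pi\operatorname{Im}h_{t_j}(z_0)} .
\]
Using $\omega_{t_j}\le\omega_s$ for each rational $s\in(t_k,t_j)$, we see that for almost every $x\in[\alpha_-,\alpha_+]$ the density of $\omega_{t_j}$ at $x$ is at most a constant times $\inf\{h_s'(x):s\in\mathbb Q,\ t_k<s<\zeta_x\}$; here $\zeta_x\le t_j$. This infimum vanishes if $\int^{\zeta_x}X_r^{-2}dr=\infty$. The drift pushes $h_r(x)$ away from $U_r$, so $X_r\le X_{r'}+|U_{r'}-U_r|$ for $r<r'<\zeta_x$. Let $r'\uparrow\zeta_x$ along a sequence with $X_{r'}\to0$, which exists by Lemma~\ref{lem:cont}. Then $X_r\le|U_{\zeta_x}-U_r|\le C\sqrt{(\zeta_x-r)\log(1/(\zeta_x-r))}$ for $r$ near $\zeta_x$, and $\int_0\frac{d\epsilon}{\epsilon\log(1/\epsilon)}=\infty$. Hence $\omega_{t_j}([\alpha_-,\alpha_+])=0$. This is the only place where the modulus of continuity is used.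

\emph{(c) Conclusion.} Let $\pi_j$ be the probability that Brownian motion from $w$ leaves $H_{t_j}$ at a point of $H_{t_k}$, that is, strictly before it leaves $H_{t_k}$. Mapping by $g_{t_k}$, this is the probability that Brownian motion from $z_0$ leaves $D_{t_j}$ strictly before it leaves $\mathbb H$. So $1-\pi_j=\omega_{t_j}(\mathbb R)=\omega_{t_j}(O_{t_j})$ by (b). Mapping by $h_{t_j}$, the last quantity is the harmonic measure in $\mathbb H$ of $\mathbb R\setminus[x_-,x_+]$ from $h_{t_j}(z_0)=g_{t_j}(w)$. Therefore $\pi_j$ is the harmonic measure of $[x_-,x_+]$ from $U_{t_j}+y_j(u_j+i)$. Since $y_j\to0$ and $t_j-t_k\to T-t_k>0$, for $j$ large (a) gives $x_+-x_-\ge2y_j$, so $[x_-,x_+]\ni U_{t_j}$ contains $[U_{t_j},U_{t_j}+y_j]$ or $[U_{t_j}-y_j,U_{t_j}]$. After translation and scaling, the harmonic measure of either interval is the integral of $\frac1{\pi(1+s^2)}$ over an interval of length $1$ contained in $[-2,2]$, because $|u_j|\le1$. Thus $\pi_j\ge\frac1{5\pi}$. Finally $\partial H_{t_j}\cap\mathbb H\subset\gamma([0,t_j])$, since $H_{t_j}$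 is a component of $\mathbb H\setminus\gamma([0,t_j])$, and $\gamma([0,t_k])\cap H_{t_k}=\emptyset$. So $\partial H_{t_j}\cap H_{t_k}\subset\gamma([t_k,t_j])\subset\bar B(z_*,\rho_k)$, and \eqref{eq:claim} follows.
\end{proof}

\section{Selecting an exceptional real flow}\label{sec:selection}

When $u$ is large, the point $Y=\xi+i\eta$ is close to the real axis relative to its modulus, and it should be well described by a real flow. Let $X$ be the real flow with parameter $a$ from $x>0$, with clock $\sigma$, and put
\begin{equation}\label{eq:v}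
v=\log(X/x)+a\sigma=\mu_a\sigma+\beta ,
\end{equation}
where the second form comes from \eqref{eq:logX}. Since $\partial_xX=e^{-a\sigma}$ by Lemma~\ref{lem:cont}, the process $v$ has two meanings. First, $e^{-v}=\partial\log X/\partial\log x$ is the factor by which the relative gap between $X$ and an infinitesimally close flow has grown. Second, for small $\eta$ a Taylor expansion suggests $Y_t(x+i\eta)\approx X_t+i\eta e^{-a\sigma_t}$, hence $u_t\approx u_0e^{v_t}$; Lemma~\ref{lem:comparison} below makes this precise. So a return of $u$ from $e^L$ to order $1$ corresponds to $v$ reaching $-L$, and this is also the moment when two flows that started at relative distance $e^{-L}$ come apart.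

\begin{example}\label{ex:toy}
Fix $a>\frac14$ and $L\ge\log4$. Run real flows $X^j$ with the same parameter $a$ and the same $B$ from the points $x_j=1+(j-1)e^{-L}$, $1\le j\le m+1$, $m=\lceil e^L/4\rceil$; they lie in $[1,\frac32]$. By \eqref{eq:v} and (F1), for each $j$
\[
P(v^j\text{ reaches }-L)=e^{-2\mu_aL}=e^{-(4a-1)L}.
\]
For $a>\frac12$ the union bound shows that the probability that some $v^j$ reaches $-L$ is at most $(m+1)e^{-(4a-1)L}$, which tends to $0$ as $L\to\infty$. For $a<\frac12$ the expected number of such $j$ tends to infinity, but this could come from a rare event on which very many $j$ return together. Monotonicity provides a better family of events. Say that $j$ succeeds if $X^j$ reaches $2$. If $j$ succeeds then so does $j+1$, so the events $E_j=\{j\text{ fails},\ j+1\text{ succeeds}\}$ are disjoint, and with $c=1-2a>0$, \eqref{eq:hit} gives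
\[
P(E_j)=(x_{j+1}/2)^{c}-(x_j/2)^c,\qquad\sum_{j\le m}P(E_j)=(x_{m+1}/2)^c-(1/2)^c\ge(5/8)^c-(1/2)^c ,
\]
a bound that does not depend on $L$. On $E_j$ two flows that start at distance $e^{-L}$ have different fates. One way for this to happen is that $X^j$ narrowly misses the level $2$. The other is that their relative gap grows to order $1$, which is the event that $v^j$ reaches about $-L$. The proof of the next lemma shows that the second way carries a probability of order $e^{-L}$, the same order as $P(E_j)$. For $a\ge\frac12$ the argument has no starting point, since real flows do not die and every $j$ succeeds.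
\end{example}

In the application the different starting points are produced by different parameters, so we allow the parameters to increase with $j$. The integral condition in the lemma is what the comparison with the complex flow will need.

\begin{lemma}[selection]\label{lem:selection}
Let $a_0\in(\frac14,\frac12)$, $b>0$, $m\ge1$. Let $\frac14<a_1\le\dots\le a_{m+1}\le a_0$, let $b\le x_1<\dots<x_{m+1}\le\frac32b$ with $x_{m+1}-x_1\ge\frac14b$, and let $L_j>\log2$ satisfy $x_{j+1}-x_j\le be^{-L_j}$ for $1\le j\le m$. Let $X^j$ be the real flow with parameter $a_j$ from $x_j$, with lifetime $\zeta_j$, clock $\sigma^j$ and $v^j=\log(X^j/x_j)+a_j\sigma^j$. Let $s_j\le\infty$ be the first time $v^j=-L_j$, and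
\[
H^j=\Big\{s_j<\zeta_j,\quad X^j<2b\text{ on }[0,s_j],\quad\int_0^{s_j}e^{-(v^j+L_j)}d\sigma^j\le10\Big\}\in\mathcal F_{s_j}.
\]
Then $P\big(\bigcup_{j\le m}H^j\big)\ge c_1:=(1-2a_0)/100$.
\end{lemma}

\begin{proof}
Say that $j$ \emph{succeeds} if $X^j$ reaches $2b$. Since $X^j\le X^{j+1}$, success of $j$ implies success of $j+1$. So the successful indices form a final segment of $\{1,\dots,m+1\}$, and the events $E_j=\{j\text{ does not succeed},\ j+1\text{ succeeds}\}$, $1\le j\le m$, are disjoint. It suffices to bound $\sum_jP(H^j\cap E_j)$ from below.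

\emph{Conditioning at $s_j$.} Let $c_j=1-2a_j\in[1-2a_0,\frac12)$; note $c_{j+1}\le c_j$. On $H^j$ put $r=X^j_{s_j}/2b$. Since $X^j_{s_j}\le x_je^{v^j_{s_j}}=x_je^{-L_j}<b$, we have $r<\frac12$. By \eqref{eq:gap},
\[
X^{j+1}_{s_j}\ge X^j_{s_j}+(x_{j+1}-x_j)e^{-a_j\sigma^j_{s_j}}=X^j_{s_j}(1+y_j),\qquad y_j=e^{-v^j_{s_j}}\,\frac{x_{j+1}-x_j}{x_j}\le1,
\]
where the bound on $y_j$ is the spacing hypothesis. On $H^j$ the index $j$ has not succeeded by time $s_j$, so by \eqref{eq:hit} it succeeds with conditional probability $r^{c_j}$. The index $j+1$ has either succeeded already, or succeeds with conditional probability at least $((1+y_j)r)^{c_{j+1}}\ge((1+y_j)r)^{c_j}$, as $(1+y_j)r\le1$. Because success of $j$ implies success of $j+1$, on $H^j$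
\[
P(E_j|\mathcal F_{s_j})\ge r^{c_j}\big((1+y_j)^{c_j}-1\big)\ge r^{c_j}\,c_jy_j\,2^{c_j-1}\ge\frac{c_j}{2}\,r^{c_j}y_j ,
\]
by the mean value theorem. Since $x_j\ge b$ and $c_j<\frac12$, we have $r^{c_j}\ge2^{-1/2}(X^j_{s_j}/x_j)^{c_j}$. Altogether
\[
P(H^j\cap E_j)\ge\frac{1-2a_0}{2\sqrt2}\,\frac{x_{j+1}-x_j}{x_j}\;E\Big[\mathbf 1_{H^j}\,(X^j_{s_j}/x_j)^{1-2a_j}e^{-v^j_{s_j}}\Big].
\]

\emph{The weight is an exponential martingale.} Write $a=a_j$, $L=L_j$, and use the clock $\sigma=\sigma^j$. By \eqref{eq:logX} and \eqref{eq:v}, and since $(1-2a)(a-\frac12)-(2a-\frac12)=-2a^2$,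
\[
(X^j/x_j)^{1-2a}e^{-v^j}=\exp(-2a\beta_\sigma-2a^2\sigma).
\]
Let $S$ be the first clock time at which $v^j=-L$. Then $s_j<\zeta_j$ exactly when $S<\infty$, and $H^j$ is determined by $(\beta_\sigma)_{\sigma\le S}$. By (F2) with $h=-2a$ the expectation above equals $\hat P(H^j)$, where under $\hat P$
\[
\log(X^j/x_j)=\hat\beta_\sigma-(a+\tfrac12)\sigma,\qquad v^j=\hat\beta_\sigma-\tfrac12\sigma
\]
with $\hat\beta$ Brownian. The weighting has reversed the drift of $v^j$: what was a rare event is now typical.

\emph{$\hat P(H^j)\ge\frac14$.} First, $S<\infty$ almost surely under $\hat P$. Second, since $2b/x_j\ge\frac43$ and $a>\frac14$, (F1) gives $\hat P(X^j\text{ reaches }2b)\le(4/3)^{-(2a+1)}\le(4/3)^{-3/2}<0.65$. Third, $\tilde v=v^j+L$ is a Brownian motion with drift $-\frac12$ run from $L$ until it hits $0$. The function $f(y)=1-e^{-y}$ satisfies $\frac12f''-\frac12f'=-e^{-y}$ and $0\le f\le1$, $0\le f'\le1$ on $[0,\infty)$, so $f(\tilde v_{\sigma\wedge S})+\int_0^{\sigma\wedge S}e^{-\tilde v}$ is a martingale and $\hat E\int_0^Se^{-\tilde v}d\sigma\le1$.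 By Markov's inequality the integral exceeds $10$ with probability at most $0.1$. Hence $\hat P(H^j)\ge1-0.65-0.1$.

\emph{Summation.} We have $\sum_{j\le m}(x_{j+1}-x_j)/x_j\ge\frac{b/4}{3b/2}=\frac16$, so $\sum_jP(H^j\cap E_j)\ge\frac{1-2a_0}{2\sqrt2}\cdot\frac16\cdot\frac14\ge c_1$.
\end{proof}

\section{One return at the cost of a small change of parameter}\label{sec:return}

\begin{proposition}\label{prop:theta}
Fix $z\in\mathbb H$, $a_0\in(\frac14,\frac12)$ and $\varepsilon>0$. Let $\Theta=\Theta_\varepsilon(z,a_0)$ be the event that there are a rational $a>0$ in $(a_0-\varepsilon,a_0)$ and a time $t$ such that, for the flow from $z$,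
\[
t<T^a(z)<T^{a_0}(z),\qquad u^a_t=0,\qquad\eta^a_t<\varepsilon,\qquad\Lambda^a_\infty\le\Lambda^{a_0}_\infty+\varepsilon .
\]
Then $P(\Theta)=1$.
\end{proposition}

In words: a slightly smaller parameter makes $u$ return to $0$ once more at a late stage ($\eta$ small), without bringing the hull much closer to $z$. The condition $T^a<T^{a_0}$ has two uses. It makes $\Theta$ depend only on $B$ up to time $T^{a_0}(z)$, so that a 0--1 law upgrades a uniform positive probability to probability one, and it keeps the times bounded in the iteration of Section~\ref{sec:nested}. We look among $a<a_0$ because smaller parameters give smaller real flows, which die first.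

The proof has three ingredients besides Lemma~\ref{lem:selection}: a comparison of the complex flow with a real flow while $u$ is large, a way to spread out the real flows with nearby parameters, and a final push from a large constant value of $u$ through $0$.

\subsection{Three lemmas}

\begin{lemma}[comparison]\label{lem:comparison}
Let $B$ be any continuous path, $a\in(0,\frac12]$, $x,\eta_*>0$, and $z'\in\mathbb H$ with $|z'-(x+i\eta_*)|\le\eta_*/100$. Let $Y=Y^a(z')$, let $X$ be the real flow with parameter $a$ from $x$, with lifetime $\zeta$ and clock $\sigma$, and put $D=e^{-a\sigma}$, $w=\eta_*D/X$. If $t<\zeta$, $\sup_{[0,t]}w\le\frac1{100}$ and $\int_0^tw\,d\sigma\le\frac1{100}$, then $T^a(z')>t$,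
\[
|Y-X-i\eta_*D|\le\tfrac1{10}\eta_*D\ \text{ on }[0,t],\qquad\Lambda_t\le\int_0^tw\,d\sigma .
\]
In particular $\operatorname{Re}Y_t\ge\frac12X_t$, $|Y_t|\le2X_t$, $\operatorname{Im}Y_t\le1.1\,\eta_*$, and if $w_t=1/M$ with $M\ge100$ then $u_t\in[0.8M,1.3M]$.
\end{lemma}

\begin{proof}
The difference $\Delta=Y-X$ solves $\dot\Delta=-a\Delta/(XY)$, and $|\Delta_0-i\eta_*|\le\eta_*/100$. Consider an initial time interval on which $|\Delta|\le2\eta_*D=2wX$. There $|Y|\ge0.98X$ and $|\frac1{XY}-\frac1{X^2}|=\frac{|\Delta|}{X^2|Y|}\le2.05\,wX^{-2}$. So $\Delta=\Delta_0De^{\psi}$ with $|\psi|\le a\cdot2.05\int w\,d\sigma\le0.0103$, and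
\[
|\Delta-i\eta_*D|\le D\big(|\Delta_0-i\eta_*|\,|e^\psi|+\eta_*|e^\psi-1|\big)\le0.03\,\eta_*D .
\]
Thus $|\Delta|\le1.03\,\eta_*D$, the bound $|\Delta|\le2\eta_*D$ never becomes an equality, and it persists up to time $t$; as $|Y|\ge0.98X$ is bounded away from $0$ on $[0,t]$, the flow $Y$ survives. Next, $\eta=\operatorname{Im}Y\in[0.9,1.1]\,wX$ and $|\operatorname{Re}Y-X|\le0.1\,wX$. Hence $2a\eta^2|Y|^{-4}\le(1.1\,w)^2(0.98)^{-4}X^{-2}\le1.4\,w^2X^{-2}\le wX^{-2}$, which bounds $\Lambda_t$, and for $w_t=1/M$ we get $(M-0.1)/1.1\le u_t\le(M+0.1)/0.9$. The remaining bounds follow from $w\le\frac1{100}$ and $D\le1$.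
\end{proof}

\begin{lemma}[spreading]\label{lem:spread}
Let $0<a_-<a_0<\frac12$ and $x>0$. Let $X^-\le X^0$ be the real flows from $x$ with parameters $a_-$, $a_0$, and let $\zeta^-$ be the lifetime of $X^-$. Almost surely there is $t<\zeta^-$ with $X^0_t=2X^-_t$.
\end{lemma}

\begin{proof}
Let $\delta=a_0-a_-$, $d=X^0-X^-$, and suppose that $X^0<2X^-$ on $[0,\zeta^-)$. We have $\dot d=\delta/X^0-a_-d/(X^0X^-)$. In the clock $\sigma$ of $X^-$, where $dt=(X^-)^2d\sigma$, the bounds $X^-\le X^0<2X^-$ give $\frac{d}{d\sigma}d\ge\frac\delta2X^--a_-d$. Integrating over $[k,k+1]$ and keeping only the contribution of $[k,k+\frac12]$,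
\[
\frac{d_{k+1}}{X^-_{k+1}}\ \ge\ \frac{\delta}{4e}\,R_k,\qquad R_k=\frac{\min_{[k,k+1/2]}X^-}{X^-_{k+1}},\qquad k=0,1,2,\dots
\]
By \eqref{eq:logX}, $R_k$ is a fixed function of the increments of $\beta$ on $[k,k+1]$, so the $R_k$ are independent and identically distributed, and $P(R_0>4e/\delta)>0$. Almost surely $R_k>4e/\delta$ for some $k$, and then $X^0_{k+1}>2X^-_{k+1}$, a contradiction.
\end{proof}

For the rest of the section $a_0$ and $\varepsilon$ are fixed, and
\[
\mu=\mu_{a_0}\in(0,\tfrac12),\qquad A_0=[a_0-\tfrac\mu8,a_0],\qquad\iota=\min\big(\tfrac\varepsilon8,\tfrac1{200}\big).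
\]
Since $a_0=\frac14+\frac\mu2$, every $a\in A_0$ satisfies $\frac14<a<\frac12$ and $\frac\mu2\le\mu_a<\frac12$.

\begin{lemma}[crossing and swallowing]\label{lem:dip}
There are $M\ge\max(1000,20/\iota)$, $c_2>0$ and $C_2<\infty$, depending only on $a_0$ and $\varepsilon$, such that for all $a\in A_0$ and all $z'\in\mathbb H$ with $\operatorname{Re}z'/\operatorname{Im}z'\in[0.8M,1.3M]$ the following holds with probability at least $c_2$ for the flow $Y^a(z')$: the lifetime $T'=T^a(z')$ is finite, $u_t=0$ for some $t<T'$, $\Lambda_\infty\le\varepsilon/4$, and $\sup_{t\le T'}|B_t|\le C_2|z'|$.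
\end{lemma}

\begin{proof}
By \eqref{eq:coords}, $\Lambda$ grows at rate of order $1$ only while $|q|$ is of order $1$. So we force $q$ to cross from $q_0$ to about $-q_0$ within the short clock time $\iota$, and then let it drift away. Let $\lambda=\min(\frac\mu8,\frac14(\frac12-a_0))$. Choose $M\ge\max(1000,20/\iota)$ so large that every $q_0\ge\operatorname{arsinh}(0.8M)$ satisfies $q_0\ge8$, $2e^{-\lambda q_0/4}\le\frac12$ and $\frac8\mu e^{-q_0}\le\frac\varepsilon8$. Put $\bar q=\operatorname{arsinh}(1.3M)$, so that $q_0\le\bar q$, and $h=2q_0/\iota$. With $\beta$ as in \eqref{eq:q}, consider the independent events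
\[
E'=\Big\{\sup_{\sigma\le\iota}|\beta_\sigma+h\sigma|\le\tfrac12\Big\},\qquad E''=\big\{|\beta_{\iota+r}-\beta_\iota|\le\tfrac{q_0}8+\lambda r\ \text{ for all }r\ge0\big\}.
\]
By (F2), $P(\sup_{\sigma\le\iota}|\beta_\sigma+h\sigma|\le\frac12)=E[\mathbf 1_{\{\sup_{\sigma\le\iota}|\beta_\sigma|\le1/2\}}e^{h\beta_\iota-h^2\iota/2}]\ge e^{-h/2-h^2\iota/2}P(\sup_{\sigma\le\iota}|\beta_\sigma|\le\frac12)$, which is bounded below because $h\le2\bar q/\iota$. By (F1), $P(E'')\ge1-2e^{-\lambda q_0/4}\ge\frac12$. This defines $c_2$. Assume $E'\cap E''$.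

\emph{Phase 1, $\sigma\le\iota$.} The drift in \eqref{eq:q} contributes at most $\iota/2$, so $|q_\sigma-(q_0-h\sigma)|\le1$. Thus $q$ moves from $q_0>0$ to $q_\iota\in[-q_0-1,-q_0+1]$ and vanishes on the way. Also $\Lambda$ increases by at most $2a\iota\le\varepsilon/8$, and $|Y|=\eta\cosh q\le\eta_0\cosh(q_0+1)\le e|z'|$.

\emph{Phase 2, $\sigma=\iota+r$.} Let $\tilde q_r=-q_{\iota+r}$, so that $\tilde q_r=\tilde q_0+\mu_a\int_0^r\tanh\tilde q-(\beta_{\iota+r}-\beta_\iota)$ with $\tilde q_0\in[q_0-1,q_0+1]$. As long as $\tilde q\ge q_0/2\ge4$ we have $\tanh\tilde q\ge\frac34$, and therefore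
\[
\tilde q_r\ge q_0-1-\tfrac{q_0}8+(\tfrac34\mu_a-\lambda)r>\tfrac{q_0}2+\tfrac{\mu_a}2r ,
\]
using $q_0\ge8$ and $\lambda\le\mu/8\le\mu_a/4$. So $\tilde q$ never reaches $q_0/2$, and the bound holds for all $r$. The increase of $\Lambda$ is at most $\int_0^\infty4e^{-2\tilde q_r}dr\le\frac4{\mu_a}e^{-q_0}\le\frac8\mu e^{-q_0}\le\frac\varepsilon8$. In the other direction $\tilde q_r\le q_0+1+\frac{q_0}8+(\mu_a+\lambda)r$. With $\eta\le\eta_0e^{-ar}$, $\cosh\tilde q\le e^{\tilde q}$ and $\eta_0e^{q_0}\le2|z'|$ this gives
\[
|Y|\le K|z'|\,e^{-(a-\mu_a-\lambda)r},\qquad K=2e^{1+\bar q/8},\qquad a-\mu_a-\lambda=\tfrac12-a-\lambda\ge\tfrac12(\tfrac12-a_0)>0 .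
\]

Hence $T'=\int_0^\infty|Y|^2d\sigma<\infty$, $\sup|Y|\le K|z'|$ and $\int_0^\infty|Y|\,d\sigma\le K|z'|(\iota+\frac{2}{1/2-a_0})$. Finally $B_t=\xi_t-\xi_0-a\int_0^t\xi|Y|^{-2}ds$ and $\int|\xi||Y|^{-2}ds\le\int|Y|\,d\sigma$, so the last claim holds with $C_2=K(2+\iota+\frac2{1/2-a_0})$.
\end{proof}

\subsection{Proof of Proposition~\ref{prop:theta}}

\emph{Reduction to a uniform lower bound.} Let $T=T^{a_0}(z)$ and $Y^0=Y^{a_0}(z)$. The reflected process $-\overline{Y^a}$ is the flow from $-\bar z$ driven by $-B$; it has the same $T^a,\eta,\Lambda$ and the opposite $u$. By Lemma~\ref{lem:fixed} it therefore suffices to prove, for every $z$, that $\Theta$ holds almost surely on $\{u^{a_0}\to+\infty\}$. For integers $n>\log^+|u_0|$ let $\tau_n\le\infty$ be the first time in $[0,T)$ with $u^{a_0}=e^n$, and $\tau'_n=\tau_n\wedge T$. On $\{u^{a_0}\to+\infty\}$ we have $\tau_n<T$ and $\tau_n\uparrow T$, because $u^{a_0}$ is bounded on compact subsets of $[0,T)$. On $\{u^{a_0}\to-\infty\}$ we have $\tau_n=\infty$ for large $n$. So $\tau'_n\uparrow T$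 in both cases. The event $\Theta$ is determined by $T=\lim\tau_n'$ and the stopped path $B_{t\wedge T}=\lim_nB_{t\wedge\tau'_n}$, since it involves only flows whose whole life ends by time $T$. By (F6), $P(\Theta|\mathcal F_{\tau'_n})\to\mathbf 1_\Theta$. On $\{u^{a_0}\to+\infty\}$ we have $\tau'_n=\tau_n$ and $\eta^{a_0}_{\tau_n}\to0$. So it suffices to prove:
\begin{equation}\label{eq:star}
\text{there are $c>0$, $n_1$ with }P(\Theta|\mathcal F_{\tau_n})\ge c\text{ on }\{\tau_n<T,\ \eta^{a_0}_{\tau_n}<\varepsilon/2\}\text{ for all }n\ge n_1 .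
\end{equation}
Let $M,c_2,C_2$ be as in Lemma~\ref{lem:dip}. The number $n_1$ will depend only on $a_0,\varepsilon$. Fix $n\ge n_1$, write $\tau=\tau_n$ and $Y^0_\tau=x_*+i\eta_*$, so $x_*/\eta_*=e^n$, and work on the event in \eqref{eq:star}.

\emph{Step 0: a window of parameters.} By Lemma~\ref{lem:cont} there is $\delta\le\min(\frac\varepsilon2,\frac\mu8)$ such that all $a\in A:=[a_-,a_0]$, $a_-:=a_0-\delta$, satisfy
\begin{equation}\label{eq:window}
T^a(z)>\tau,\qquad\sup_{s\le\tau}|Y^a_s-Y^0_s|\le\eta_*/100,\qquad\Lambda^a_\tau\le\Lambda^{a_0}_\tau+\varepsilon/4 .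
\end{equation}
Take the largest such $\delta$ of the form $2^{-l}$. It is $\mathcal F_\tau$-measurable, because it is enough to check \eqref{eq:window} for rational $a\in A$: these then have $|Y^a|\ge0.99\,\eta_*$ on $[0,\tau]$, so by Lemma~\ref{lem:cont} no $a\in A$ can have $T^a\le\tau$, and the two inequalities pass to the limit. We have no lower bound on $\delta$, and none will be needed.

For $a\in A$ let $X^a$ be the real flow with parameter $a$ started at time $\tau$ from the common point $x_*$, with lifetime $\zeta^a$, clock $\sigma^a_t=\int_\tau^t(X^a)^{-2}ds$ and $w^a=\eta_*e^{-a\sigma^a}/X^a$. By \eqref{eq:window}, Lemma~\ref{lem:comparison} can be applied from time $\tau$ to $Y^a$ and $X^a$, and $1/w^a$ is our proxy for $u^a$. Write $X^0,w^0,\sigma^0$ for $a=a_0$ and $X^-$ for $a=a_-$.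

\emph{Step 1: waiting until the flows spread.} Lemma~\ref{lem:selection} needs starting points that fill an interval $[b,\frac32b]$, while at time $\tau$ all $X^a$ coincide. So we wait until $\theta=\inf\{t\ge\tau:X^0_t=2X^-_t\}$; by Lemma~\ref{lem:spread}, $\theta<\zeta^{a_-}\le\zeta^a$ for all $a\in A$. The waiting time is not controlled, but $w$ tends to decrease however long we wait. Write $w^0=e^{-n-v^0}$; by \eqref{eq:v}, $v^0=\mu\sigma^0+\beta$. For $t<\zeta^{a_0}$ let
\[
\mathcal G_t=\big\{v^0\ge-\tfrac n2+\tfrac\mu2\sigma^0\text{ on }[\tau,t]\big\}.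
\]
By (F1), $P(\mathcal G_t\text{ fails for some }t<\zeta^{a_0}\,|\,\mathcal F_\tau)\le e^{-\mu n/2}$; here $a_0>\frac14$ is used. On $\mathcal G_t$,
\begin{equation}\label{eq:w0}
w^0\le e^{-n/2-\mu\sigma^0/2}\quad\text{on }[\tau,t].
\end{equation}
On $[\tau,\theta]$ we have $X^0/2\le X^-\le X^a\le X^0$ for $a\in A$, hence $d\sigma^0\le d\sigma^a\le4\,d\sigma^0$ and $w^a\le2\eta_*e^{-a\sigma^0}/X^0\le2e^{\delta\sigma^0}w^0$. As $\delta\le\mu/8$, on $\mathcal G_\theta$ we get $w^a\le2e^{-n/2-\mu\sigma^0/4}$ on $[\tau,\theta]$. So if $n_1$ is large, then on $\mathcal G_\theta$, for all $a\in A$,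
\begin{equation}\label{eq:step1}
\sup_{[\tau,\theta]}w^a\le\frac1{100},\qquad\int_\tau^\theta w^ad\sigma^a\le\frac{32}\mu e^{-n/2}\le\frac\iota2,\qquad w^a_\theta\le2e^{-n/2}<\frac1{2M}.
\end{equation}

\emph{Step 2: selecting the parameter.} Work on $\mathcal G_\theta$. The function $a\mapsto X^a_\theta$ is continuous and strictly increasing on $A$, from $b:=X^-_\theta$ to $X^0_\theta=2b$, and $\min_{a\in A}w^a_\theta>0$ by continuity. Choose rationals $a_1<\dots<a_{m+1}$ in $(a_-,a_0)$ such that $x_j:=X^{a_j}_\theta$ satisfy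
\[
x_1\le\tfrac98b,\qquad\tfrac{11}8b\le x_{m+1}\le\tfrac32b,\qquad x_{j+1}-x_j\le b\min_{a\in A}w^a_\theta ;
\]
taking the first admissible tuple in a fixed enumeration makes the choice $\mathcal F_\theta$-measurable. Put $L_j=-\log(Mw^{a_j}_\theta)$. By \eqref{eq:step1}, $L_j>\log2$, and $x_{j+1}-x_j\le bMw^{a_j}_\theta=be^{-L_j}$. Apply Lemma~\ref{lem:selection} from time $\theta$, conditionally on $\mathcal F_\theta$, to $X^j=X^{a_j}$, with $v^j,s_j,H^j$ as there (with $\theta$ as the time origin). For $t\ge\theta$ we have $w^{a_j}_t=w^{a_j}_\theta e^{-v^j_t}=M^{-1}e^{-(v^j_t+L_j)}$. So on $H^j$,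
\begin{equation}\label{eq:step2}
w^{a_j}\le\tfrac1M\text{ on }[\theta,s_j],\qquad w^{a_j}_{s_j}=\tfrac1M,\qquad\int_\theta^{s_j}w^{a_j}d\sigma^{a_j}\le\tfrac{10}M\le\tfrac\iota2 .
\end{equation}
Let $s^*=\min\{s_j:H^j\text{ occurs}\}$, with $s^*=\infty$ if no $H^j$ occurs or off $\mathcal G_\theta$. It is a stopping time because $H^j\in\mathcal F_{s_j}$. On $\{s^*<\infty\}$ let $j^*$ be the smallest minimizer, $a^*=a_{j^*}$ and $X^*=X^{j^*}_{s^*}$. Then $a^*$ is rational, lies in $(a_0-\varepsilon,a_0)\cap A_0$, and $s^*<\zeta^{a^*}\le\zeta^{a_0}$. The event $\mathcal A=\{s^*<\infty\}\cap\mathcal G_{s^*}\in\mathcal F_{s^*}$ satisfies, for $n_1$ large,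
\[
P(\mathcal A|\mathcal F_\tau)\ge c_1P(\mathcal G_\theta|\mathcal F_\tau)-e^{-\mu n/2}\ge\tfrac12c_1-e^{-\mu n/2}\ge\tfrac14c_1 .
\]
On $\mathcal A$ we record the state of the two complex flows at time $s^*$.

For $a^*$: by \eqref{eq:step1} and \eqref{eq:step2}, $\sup_{[\tau,s^*]}w^{a^*}\le\frac1{100}$ and $\int_\tau^{s^*}w^{a^*}d\sigma^{a^*}\le\iota\le\frac1{200}$. Lemma~\ref{lem:comparison} and \eqref{eq:window} give $T^{a^*}(z)>s^*$ and, with $Y^*=Y^{a^*}_{s^*}$,
\begin{equation}\label{eq:astar}
u^{a^*}_{s^*}\in[0.8M,1.3M],\quad|Y^*|\le2X^*,\quad\eta^{a^*}_{s^*}\le1.1\eta_*<\varepsilon,\quad\Lambda^{a^*}_{s^*}\le\Lambda^{a_0}_\tau+\tfrac\varepsilon4+\tfrac\varepsilon8 .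
\end{equation}

For $a_0$: at time $\theta$, $X^0_\theta-x_{j^*}\ge b/2\ge x_{j^*}/3$. By \eqref{eq:gap}, as in the proof of Lemma~\ref{lem:selection}, $X^0_{s^*}\ge\frac13X^*e^{L_{j^*}}$, and $e^{L_{j^*}}\ge e^{n/2}/(2M)$ by \eqref{eq:step1}. By \eqref{eq:w0}, $\sup_{[\tau,s^*]}w^0\le e^{-n/2}$ and $\int_\tau^{s^*}w^0d\sigma^0\le\frac2\mu e^{-n/2}$, so for $n_1$ large Lemma~\ref{lem:comparison} applies and gives
\begin{equation}\label{eq:azero}
T^{a_0}(z)>s^*,\qquad\operatorname{Re}Y^0_{s^*}\ge\tfrac12X^0_{s^*}\ge\frac{e^{n/2}}{12M}\,X^* .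
\end{equation}
So the flow with the original parameter is now far to the right, on the scale of $Y^*$.

\emph{Step 3: the return.} On $\mathcal A$, apply Lemma~\ref{lem:dip} from time $s^*$, conditionally on $\mathcal F_{s^*}$, with $a=a^*$ and $z'=Y^*$. With conditional probability at least $c_2$: $T^{a^*}(z)<\infty$; $u^{a^*}_t=0$ for some $t\in[s^*,T^{a^*}(z))$, where $\eta^{a^*}_t\le\eta^{a^*}_{s^*}<\varepsilon$; by \eqref{eq:astar}, $\Lambda^{a^*}_\infty\le\Lambda^{a_0}_\tau+\frac58\varepsilon\le\Lambda^{a_0}_\infty+\varepsilon$; and $|B_s-B_{s^*}|\le C_2|Y^*|\le2C_2X^*$ for $s\in[s^*,T^{a^*}(z)]$. The real part of $Y^0$ has nonnegative drift while it is positive. So by \eqref{eq:azero}, on $[s^*,T^{a^*}(z)]$ it stays at least $X^*\big(\frac{e^{n/2}}{12M}-2C_2\big)$, which is positive for $n_1$ large. By Lemma~\ref{lem:cont}, $Y^0$ cannot die in this interval, that is $T^{a^*}(z)<T^{a_0}(z)$. Thus $\Theta$ occurs, and \eqref{eq:star} holds with $c=c_1c_2/4$. \qed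

\section{Nested parameters: proofs of Theorem~\ref{thm:exc} and Corollary~\ref{cor:false}}\label{sec:nested}

\begin{proof}[Proof of Theorem~\ref{thm:exc}]
All flows start from $z=i$, so $\eta_0=1$. By Lemma~\ref{lem:fixed}, Proposition~\ref{prop:theta} and (F5), almost surely the following hold: for all rational $a_0\in(\frac14,\frac12)$, $T^{a_0}(i)<\infty$, $\Lambda^{a_0}_\infty<\infty$ and $\Theta_{1/l}(i,a_0)$ occurs for every integer $l\ge1$; and $W$ has L\'evy's modulus. Fix such a path; the rest is deterministic. Let $J\subset(4,8)$ be a nonempty open interval and $J'=\{2/\kappa:\kappa\in J\}\subset(\frac14,\frac12)$.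

\emph{Construction.} Each application of $\Theta$ gives one return of $u$ for a rational parameter. By continuity this return persists, approximately, for all parameters in a small interval, and we continue inside that interval. Start with a rational $a^{(0)}\in J'$ and a compact interval $I_0\subset J'$ containing it in its interior, and let $\Lambda^*=\Lambda^{a^{(0)}}_\infty+3$. Given a rational $a^{(k)}$ in the interior of $I_k$, choose $\varepsilon_k\le2^{-k}$ with $1/\varepsilon_k$ an integer and $(a^{(k)}-\varepsilon_k,a^{(k)})$ inside the interior of $I_k$. The event $\Theta_{\varepsilon_k}(i,a^{(k)})$ provides a rational $a^{(k+1)}$ in this interval and a time $t_{k+1}<T^{a^{(k+1)}}(i)<T^{a^{(k)}}(i)$ with $u_{t_{k+1}}=0$ and $\eta_{t_{k+1}}<2^{-k}$ for the parameter $a^{(k+1)}$, and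
\[
\Lambda^{a^{(k+1)}}_{t_{k+1}}\le\Lambda^{a^{(k+1)}}_\infty\le\Lambda_\infty^{a^{(0)}}+\sum_{l\le k}2^{-l}\le\Lambda^*-1 .
\]
By Lemma~\ref{lem:cont} there is a compact interval $I_{k+1}\subset I_k$ of length at most $2^{-k}$, with $a^{(k+1)}$ in its interior, such that for all $a\in I_{k+1}$
\[
T^a(i)>t_{k+1},\qquad|u^a_{t_{k+1}}|\le1,\qquad\eta^a_{t_{k+1}}\le2^{1-k},\qquad\Lambda^a_{t_{k+1}}\le\Lambda^* .
\]

\emph{The limit parameter.} Let $\{a_*\}=\bigcap_kI_k$ and $T_*=T^{a_*}(i)$; the quantities below refer to $a_*$. We have $t_k<T_*$, $\eta_{t_k}\to0$, and $t_k<T^{a^{(0)}}(i)<\infty$. Since $\eta$ is continuous and positive on $[0,T_*)$, the bounded sequence $(t_k)$ has no limit point below $T_*$. So $t_k\to T_*<\infty$, and after passing to a subsequence $(t_k)$ is strictly increasing. As $\Lambda$ is increasing and $\Lambda_{t_k}\le\Lambda^*$, we get $\Upsilon_t\ge e^{-\Lambda^*}$ for all $t<T_*$. Let $\kappa=2/a_*\in J$, $U=\sqrt\kappa\,W$ and $w=\sqrt\kappa\,i$, whose lifetime is $T_*$. By \eqref{eq:scaling} and \eqref{eq:koebe}, $B(w,r)\subset H_t$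 for $t<T_*$ with $r=\frac12\sqrt\kappa\,e^{-\Lambda^*}$, and $g_{t_k}(w)-U_{t_k}=\sqrt\kappa\,\eta_{t_k}(u_{t_k}+i)$. Proposition~\ref{prop:obstruction} shows that the chain driven by $\sqrt\kappa\,W$ is not generated by a continuous curve.

\emph{Uncountably many.} At stage $k$, after obtaining a candidate $a'<a^{(k)}$ for $a^{(k+1)}$, apply $\Theta_{\varepsilon}(i,a^{(k)})$ again with $1/\varepsilon$ an integer and $\varepsilon<\min(\varepsilon_k,a^{(k)}-a')$. This gives a second candidate $a''\in(a',a^{(k)})$, and the next intervals around $a'$ and $a''$ can be taken disjoint. The construction then branches along a binary tree, and distinct branches have distinct limits $a_*$.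
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:false}]
By \cite{KM}, for $\kappa\in(4,8)$ the range $R=\gamma([0,\infty))$ of SLE$_\kappa$ is almost surely conformally removable whenever the adjacency graph of its complementary components is almost surely connected. Gwynne and Pfeffer \cite{GP} prove this connectivity for $\kappa\in(4,\kappa_0]$, $\kappa_0\approx5.6158$. We check that removability passes from $R$ to $\gamma([0,T])$, whichever class of homeomorphisms is used for the unbounded set $R$. Let $f$ be a homeomorphism of $\mathbb C$ that is conformal off $\gamma([0,T])$; it is conformal off $R$. If removability of $R$ refers to homeomorphisms of $\mathbb C$, then $f$ is conformal. If it refers to homeomorphisms of $\mathbb H$ onto a domain, then $f$ is conformal on $\mathbb H$. If it refers to homeomorphisms of $\mathbb H$ onto $\mathbb H$, compose $f|_{\mathbb H}$ with a Riemann map of the simply connected domain $f(\mathbb H)\ne\mathbb C$ onto $\mathbb H$; again $f$ is conformal on $\mathbb H$. In the last two cases $f$ is conformal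 on $\mathbb C\setminus\mathbb R$, since $\gamma\subset\overline{\mathbb H}$, and hence on $\mathbb C$ by Morera's theorem. So $(4,\kappa_0)\subset I$, and Theorem~\ref{thm:exc} with $J=(4,\kappa_0)$ gives the first statement. A set of full probability as in the conjecture would meet the full-probability set just found, which is impossible.
\end{proof}

\section{The range $\kappa<4$: proof of Theorem~\ref{thm:pos}}\label{sec:positive}

The plan is to bound the derivative of the inverse maps $f^a_t=(Y^a_t)^{-1}:\mathbb H\to\Omega^a_t$ near the real line, uniformly in $a$ and $t$. This gives H\"older continuity; the curve and its removability then follow by arguments that are deterministic, once we know that no real point is swallowed.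

\subsection{A distance estimate uniform in the parameter}

If $z=f^a_t(\zeta)$, then $\operatorname{Im}Y_t(z)=\operatorname{Im}\zeta$ and $\Upsilon_t(z)=\operatorname{Im}\zeta\,|(f^a_t)'(\zeta)|$. A H\"older bound therefore amounts to the statement that a point at distance $e^{-m}$ from $\partial\Omega^a_t$ is mapped to height at least $e^{-Am}$. Fix $[\underline a,\overline a]\subset(\frac12,\infty)$ and integers $T,R_0\ge1$; $C$ denotes constants depending only on these.

\begin{proposition}\label{prop:uniform}
There is a deterministic $A\ge1$ such that almost surely, for all large integers $m$: for all $\tilde a\in[\underline a,\overline a]$, $t\in[0,T]$ and $z\in\mathbb H$ with $|z|\le R_0$, $T^{\tilde a}(z)>t$ and $\Upsilon^{\tilde a}_t(z)\ge e^{-m}$, one has $\operatorname{Im}Y^{\tilde a}_t(z)\ge e^{-Am}$.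
\end{proposition}

Since $\eta=\eta_0e^{-a\sigma}$, we need $\sigma_t=O(m)$. For a fixed parameter this fails with probability as small as we like on the exponential scale. The difficulty is to pass from a grid of parameters of mesh $e^{-pm}$ to all parameters. The error caused by changing the parameter is amplified, relative to $|Y|$, by $\cosh q_s/\cosh q_r$ between times $s<r$. We can afford a ratio $e^{(p-4)m}$; a larger one has probability about $e^{-(4a-1)(p-4)m}$ by Lemma~\ref{lem:super}; and this must beat the $e^{(p+2)m}$ pairs of grid points. A suitable $p$ exists exactly when $4a-1>1$.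

\begin{proof}
Let $\chi=4\underline a-1>1$ and $p=\frac{4+4\chi}{\chi-1}$. Then $p-4=\frac8{\chi-1}>0$ and $\chi(p-4)=p+4$.

\emph{Step 1: grids.} Let $Z_m$ be a subset of the rectangle $\{|\operatorname{Re}|\le R_0+1,\ e^{-m}/4\le\operatorname{Im}\le R_0+1\}$ with $|Z_m|\le Ce^{2m}$ such that every point of the rectangle is within $e^{-m}/8$ of $Z_m$. Let $A_m\subset[\underline a,\overline a]$ with $|A_m|\le Ce^{pm}$ be such that every point of $[\underline a,\overline a]$ is within $e^{-pm}$ of $A_m$. Let $\tilde a,t,z$ be as in the statement and $\rho=\operatorname{dist}(z,\partial\Omega^{\tilde a}_t)\ge e^{-m}/2$, by \eqref{eq:koebe}. Then $\operatorname{Im}z\ge\rho$, so some $z'\in Z_m$ has $|z-z'|\le\rho/4$. Thus $z'\in\Omega^{\tilde a}_t$, and $2\Upsilon^{\tilde a}_t(z')\ge\frac34\rho$ gives $\Upsilon^{\tilde a}_t(z')\ge\frac3{16}e^{-m}\ge e^{-m-2}$. Harnack's inequality for the positive harmonic function $\operatorname{Im}Y^{\tilde a}_t$ in $B(z,\rho)$ gives $\operatorname{Im}Y^{\tilde a}_t(z)\ge\frac{1-1/4}{1+1/4}\operatorname{Im}Y^{\tilde a}_t(z')$.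 So it suffices to treat $z\in Z_m$ under the assumption $\Upsilon^{\tilde a}_t(z)\ge e^{-m-2}$.

For $z\in Z_m$ and $a\in A_m$ let $\mathcal E(z,a)$ be the event that, for $Y=Y^a(z)$, $T^a(z)>T$ and
\begin{enumerate}
\item[(i)] $\sigma_T<S:=b_1m$;
\item[(ii)] $\cosh q_s\le e^{(p-4)m}\cosh q_{s'}$ for all clock times $0\le s\le s'\le\sigma_T$.
\end{enumerate}
The constant $b_1$ is chosen in Step 2.

\emph{Step 2: survival and (i).} Since $dt=|Y|^2d\sigma$, we want $|Y|$ to grow exponentially in the clock. We have $\log|Y|\ge\log\eta_0-a\sigma+|q|-\log2$, and $|q|$ grows at speed $\mu=\mu_a>a$ when it is large but not near $0$. So we replace $|q|$ by a function $G(q)\le|q|+C$ with constant drift. Let $\nu=\frac12(a+\mu)$ and $\lambda=\frac14(\underline a-\frac12)$; then $\nu<\mu$ and $\nu-a=\frac12(a-\frac12)\ge2\lambda>0$. Put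
\[
h(q)=2\nu\cosh^{-2\mu}(q)\int_0^q\cosh^{2\mu}y\,dy,\qquad G(q)=\int_0^qh .
\]
The function $h$ is odd, nonnegative on $[0,\infty)$, and $\frac12h'+\mu\tanh(q)\,h=\nu$; so $G$ is even and nonnegative. For $0\le y\le q$ we have $\frac{\cosh y}{\cosh q}\le e^{-(q-y)}(1+e^{-2y})$ and $(1+e^{-2y})^{2\mu}\le1+Ce^{-2y}$. Since $2\mu>1$,
\[
h(q)\le2\nu\int_0^qe^{-2\mu(q-y)}dy+C\int_0^qe^{-(q-y)}e^{-y}dy\le\frac\nu\mu+Cqe^{-q}.
\]
Hence $|h|\le C$ and $G(q)\le|q|+C$. By It\^o's formula and \eqref{eq:q}, $G(q_\sigma)=G(q_0)+\nu\sigma+N_\sigma$ with $N=\int h(q)\,d\beta$ and $\langle N\rangle_\sigma\le C\sigma$. Therefore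
\[
\log|Y|\ge\log\eta_0+2\lambda\sigma+N_\sigma-C .
\]
By (F3), $N_\sigma/\sigma\to0$, so $T^a(z)=\int_0^\infty|Y|^2d\sigma=\infty$ almost surely. Off the event $\{\sup_{\sigma\le S}|N_\sigma|>\lambda(S-1)\}$, for $\sigma\in[S-1,S]$ we have $\log|Y|\ge-m-2+\lambda(S-1)-C$, because $\eta_0\ge e^{-m}/4$. If $\lambda b_1>1$ and $m$ is large, this exceeds $\frac12\log T$, so $\int_0^S|Y|^2d\sigma>T$, which is (i). By (F3) the excluded event has probability at most $2e^{-\lambda^2(S-1)^2/(CS)}$, which is at most $e^{-(p+4)m}$ for large $m$ if $b_1$ is large enough. Fix such a $b_1$.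

\emph{Step 3: (ii).} Let $\vartheta=2\mu_a=4a-1\ge\chi$ and $k=(p-4)m$. Suppose $\cosh q_s>e^k\cosh q_{s'}$ for some $s<s'\le S$, and let $l=\lfloor\log\cosh q_s\rfloor\ge0$. Then after the first time $\log\cosh q\ge l$, the process $\log\cosh q$ gets below $l+1-k$. At that first time $(\cosh q)^{-\vartheta}\le e^{-\vartheta l}$, so by Lemma~\ref{lem:super} and (F4) this has probability at most $e^{-\vartheta l}e^{\vartheta(l+1-k)}=e^{-\vartheta(k-1)}$ for each $l$. To bound the number of relevant $l$, note that $|q_0|\le m+C$ on $Z_m$ and $\log\cosh q_\sigma\le|q_0|+\mu\sigma+|\beta_\sigma|$. By (F3) there is a constant $b_2$ such that $\log\cosh q\le b_2m$ on $[0,S]$ outside an event of probability $e^{-(p+4)m}$. Hence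
\[
P(\text{(i) holds and (ii) fails})\le(b_2m+1)e^{\vartheta}e^{-\chi(p-4)m}+e^{-(p+4)m}\le Cm\,e^{-(p+4)m}.
\]
There are at most $Ce^{(p+2)m}$ pairs $(z,a)$, and $\sum_mme^{-2m}<\infty$. By Borel--Cantelli, almost surely $\mathcal E(z,a)$ holds for all $(z,a)\in Z_m\times A_m$ for all large $m$.

\emph{Step 4: from the grid to all parameters.} Let $m$ be large, $z\in Z_m$, $t\le T$, $T^{\tilde a}(z)>t$, $\Upsilon^{\tilde a}_t(z)\ge e^{-m-2}$, and take $a\in A_m$ with $|a-\tilde a|\le e^{-pm}$. Write $Y=Y^a(z)$, $\tilde Y=Y^{\tilde a}(z)$, with tildes on the quantities of $\tilde Y$, and $\Delta=\tilde Y-Y$. Let $t_1$ be the supremum of the $t_0\le t$ with $|\Delta|\le e^{-2m}|Y|$ on $[0,t_0]$. From $\dot\Delta=\frac{\tilde a-a}{Y}-\frac{\tilde a\Delta}{Y\tilde Y}$ and $\Delta_0=0$,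
\[
\Delta_r=(\tilde a-a)\int_0^r\frac1{Y_s}\exp\Big(-\tilde a\int_s^r\frac{ds'}{Y_{s'}\tilde Y_{s'}}\Big)ds .
\]
Let $s\le r\le t_1$. On $[0,r]$ we have $|\frac1{Y\tilde Y}-\frac1{\tilde Y^2}|=\frac{|\Delta|}{|Y||\tilde Y|^2}\le2e^{-2m}|Y|^{-2}$ and $\big|\tilde a|\tilde Y|^{-2}-a|Y|^{-2}\big|\le Ce^{-2m}|Y|^{-2}$. By (i) the integrals of these bounds are at most $Ce^{-2m}b_1m$, which is small. So for large $m$ the exponential above has modulus at most $2|\partial_z\tilde Y_r/\partial_z\tilde Y_s|=2(\tilde\eta_r/\tilde\eta_s)(\tilde\Upsilon_s/\tilde\Upsilon_r)$, and by \eqref{eq:coords}, $\tilde\eta_r/\tilde\eta_s\le2\eta_r/\eta_s$ and $\tilde\eta_r\ge\frac12\eta_r$. As $\tilde\Upsilon$ decreases from $\operatorname{Im}z\le R_0+1$ and $\tilde\Upsilon_t\ge e^{-m-2}$, we have $\tilde\Upsilon_s/\tilde\Upsilon_r\le(R_0+1)e^{m+2}$. Using $ds=|Y_s|^2d\sigma$, $|Y|=\eta\cosh q$, (i) and (ii),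
\[
\frac{|\Delta_r|}{|Y_r|}\le Ce^{-(p-1)m}\int_0^r\frac{|Y_s|\,\eta_r}{|Y_r|\,\eta_s}\,d\sigma_s\le Ce^{-(p-1)m}\,e^{(p-4)m}\,b_1m=Cm\,e^{-3m}<\tfrac12e^{-2m}.
\]
By continuity $t_1=t$. Hence $\tilde\eta_t\ge\frac12\eta_t\ge\frac12(\operatorname{Im}z)e^{-a\sigma_T}\ge\frac18e^{-m-\overline ab_1m}$, and with the factor $\frac35$ from Step 1 the proposition holds with $A=2+\overline ab_1$.
\end{proof}

\subsection{H\"older continuity}

\begin{lemma}\label{lem:holder}
Almost surely, for all $a>\frac12$ and all $t\ge0$, the map $f^a_t$ extends continuously to $\overline{\mathbb H}$ and is H\"older continuous on every compact subset of $\overline{\mathbb H}$.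
\end{lemma}

\begin{proof}
Almost surely Proposition~\ref{prop:uniform} holds for all integers $T,R_0\ge 1$ and for countably many intervals $[\underline a,\overline a]$ exhausting $(\frac12,\infty)$. Fix such a path, an interval, $T$, and $R_1\ge1$.

\emph{Size.} Let $R=1+4\sup_{[0,T]}|B|+4\sqrt{\overline aT}$ and $|z|\ge R$. As long as $|Y_s(z)|\ge|z|/2$ and $s\le T$, \eqref{eq:flow} gives $|Y_s(z)-z|\le\sup_{[0,T]}|B|+2\overline aT/|z|\le\frac38|z|$. So
\begin{equation}\label{eq:size}
|z|\ge R\ \Longrightarrow\ T^a(z)>T\ \text{ and }\ |Y^a_s(z)|\ge|z|/2\ \text{ for }s\le T,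
\end{equation}
and consequently $|f^a_t(\zeta)|\le\max(R,2|\zeta|)$ for $t\le T$.

\emph{Derivative.} Take an integer $R_0\ge\max(R,2R_1+2)$, with $A$ as in Proposition~\ref{prop:uniform} and $m_0$ such that its conclusion holds for $m\ge m_0$. Let $\zeta=x+iy$ with $|x|\le R_1$, $0<y\le1$, let $t\le T$, $z=f^a_t(\zeta)$, so $|z|\le R_0$, and $\Upsilon=\Upsilon_t(z)=y|(f^a_t)'(\zeta)|$. If $e^{-m}\le\Upsilon<e^{-m+1}$ with $m>m_0$, then $y\ge e^{-Am}$, so $\Upsilon\le ey^{1/A}$. If $\Upsilon\ge e^{-m_0}$, then $y\ge e^{-Am_0}$ and $\Upsilon\le\operatorname{Im}z\le R_0\le R_0e^{m_0}y^{1/A}$. In both cases $|(f^a_t)'(\zeta)|\le C'y^{\alpha-1}$ with $\alpha=1/A$ and $C'$ depending on the path.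

\emph{Integration (Hardy--Littlewood).} For $\zeta_1,\zeta_2$ with $|\operatorname{Re}\zeta_j|\le R_1$, $0<\operatorname{Im}\zeta_j\le\frac12$ and $d=|\zeta_1-\zeta_2|\le\frac12$, integrate $(f^a_t)'$ along the polygon $\zeta_1,\zeta_1+id,\zeta_2+id,\zeta_2$. Each vertical side contributes at most $C'\int_0^ds^{\alpha-1}ds=C'd^\alpha/\alpha$, and the middle side at most $C'd\cdot d^{\alpha-1}$. So $f^a_t$ is $\alpha$-H\"older near $[-R_1,R_1]$; inside $\mathbb H$ it is holomorphic.
\end{proof}

\subsection{The curve}

The natural candidate is $\gamma(t)=f^a_t(0)$. Continuity of each $f^a_t$ does not by itself give continuity in $t$. We obtain it by writing $\gamma(t)$ as the value of the single map $f^a_T$ at a point $x_+(t)$ that moves continuously, and this requires that real points never die.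

Let $X^{a}_{t,s}(x)$ be the flow with parameter $a$ started at time $t$ from the real point $x\ne0$. By the end of Section~\ref{sec:prelim} and the symmetry $B\to-B$, almost surely for $a=\frac12$ and all rational $t\ge0$, $x\ne0$ the flow never dies. On this event no flow with $a\ge\frac12$, real $t\ge0$ and real $x\ne0$ dies: for $x>0$ take a rational $t'>t$ before the lifetime and a rational $x'\in(0,X^a_{t,t'}(x))$, and use $X^a_{t,s}(x)\ge X^{1/2}_{t',s}(x')$ for $s\ge t'$; the case $x<0$ is symmetric. Fix a path in this event and in the event of Lemma~\ref{lem:holder}, fix $a>\frac12$, and drop it from the notation. Fix also a real $T>0$. For $t<s$ let $X_{t,s}(0\pm)=\lim_{x\to0\pm}X_{t,s}(x)$, which exists by monotonicity, and $x_\pm(t)=X_{t,T}(0\pm)$ for $t<T$.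

\begin{lemma}\label{lem:xplus}
The function $x_+$ is positive, nonincreasing and continuous on $[0,T)$ with $x_+(T-)=0$. So it takes every value in $(0,x_+(0)]$, and symmetrically $x_-$ is continuous and takes every value in $[x_-(0),0)$.
\end{lemma}

\begin{proof}
\emph{Positivity.} As $x\downarrow0$, $a\int_t^sdr/X_{t,r}(x)=X_{t,s}(x)-x-(B_s-B_t)$ stays bounded, so monotone convergence gives $\int_t^sdr/X_{t,r}(0+)<\infty$. Hence $X_{t,r}(0+)>0$ for almost every $r>t$. Given any $r>t$, pick $r'\in(t,r)$ with $X_{t,r'}(0+)>0$; then $X_{t,r}(x)\ge X_{r',r}(X_{t,r'}(0+))>0$ for all $x>0$, so $X_{t,r}(0+)>0$.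

\emph{Upper bound.} After the last time in $[t,s]$ at which $X_{t,\cdot}(x)\le x+\sqrt{s-t}$, the drift is at most $a/\sqrt{s-t}$. So $X_{t,s}(x)\le x+\epsilon(t,s)$ with $\epsilon(t,s)=(1+a)\sqrt{s-t}+\operatorname{osc}_{[t,s]}B$, and $X_{t,s}(0+)\le\epsilon(t,s)$.

\emph{Continuity.} For $t<t'<T$, the flow property and continuity at the positive point $x''=X_{t,t'}(0+)$ give $x_+(t)=X_{t',T}(x'')$. By \eqref{eq:gapexact}, $0\le X_{t',T}(x'')-X_{t',T}(x)\le x''-x$ for $0<x<x''$. Letting $x\downarrow0$, $0\le x_+(t)-x_+(t')\le\epsilon(t,t')$. Finally $0<x_+(t)\le\epsilon(t,T)\to0$ as $t\uparrow T$.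
\end{proof}

Put $\gamma(t)=f_t(0)\in\overline{\mathbb H}$; $\gamma(0)=0$ since $f_0$ is the identity. Let $t<T$ and $x\ne0$ real. By Lemma~\ref{lem:cont} the flow map $Y_{t,T}$ from time $t$ to time $T$ is defined and continuous near $x$. For $\zeta\in\mathbb H$ near $x$, the point $f_t(\zeta)$ therefore survives until $T$ and $Y_T(f_t(\zeta))=Y_{t,T}(\zeta)$, that is $f_t(\zeta)=f_T(Y_{t,T}(\zeta))$. Letting $\zeta\to x$ gives
\begin{equation}\label{eq:ftfT}
f_t(x)=f_T(X_{t,T}(x)),\qquad x\in\mathbb R\setminus\{0\},
\end{equation}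
and letting $x\downarrow0$ and $x\uparrow0$ gives $\gamma(t)=f_T(x_+(t))=f_T(x_-(t))$ for $0\le t<T$. By Lemma~\ref{lem:xplus}, $\gamma$ is continuous on $[0,T)$, hence on $[0,\infty)$ as $T$ is arbitrary, and together with $\gamma(T)=f_T(0)$,
\begin{equation}\label{eq:range}
f_T([x_-(0),x_+(0)])=\gamma([0,T]).
\end{equation}
The remaining real points are mapped to $\mathbb R$. Indeed $X_{0,T}$ is continuous and increasing on $(0,\infty)$ with limits $x_+(0)$ at $0+$ and $\infty$ at $\infty$ (as $X_{0,T}(x')\ge x'+B_T$), so each $x>x_+(0)$ equals $X_{0,T}(x')$ for some $x'>0$, and $f_T(x)=x'$ by \eqref{eq:ftfT} with $t=0$. The case $x<x_-(0)$ is symmetric.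

\emph{The curve generates the chain.} First, $f_T(\mathbb R)\cap\Omega_T=\emptyset$: if $\zeta_n\to x\in\mathbb R$ with $\zeta_n\in\mathbb H$ and $f_T(x)\in\Omega_T$, then $\zeta_n=Y_T(f_T(\zeta_n))\to Y_T(f_T(x))\in\mathbb H$, which is absurd. By \eqref{eq:range}, $\Omega_T\subset\mathbb H\setminus\gamma([0,T])$. Conversely, let $z\in\partial\Omega_T\cap\mathbb H$ and $z_n\in\Omega_T$ with $z_n\to z$. Looking at the last time when $|Y(z_n)|\le\max(1,|z_n|)$ gives $|Y_T(z_n)|\le\max(1,|z_n|)+2\sup_{[0,T]}|B|+aT$. So along a subsequence $Y_T(z_n)\to\zeta\in\overline{\mathbb H}$ and $z=f_T(\zeta)$. Since $z\notin\Omega_T$, $\zeta$ is real; since $z\notin\mathbb R$, $\zeta\in[x_-(0),x_+(0)]$; so $z\in\gamma([0,T])$. Thus $\Omega_T$ is a connected open subset of $\mathbb H\setminus\gamma([0,T])$ with no boundary point in that set, so it is a component. By \eqref{eq:size} it contains all points of $\mathbb H$ of large modulus, so it is the unbounded component. By \eqref{eq:scaling}, the chain driven by $\sqrt\kappa\,W$, $\kappa=2/a$, is generated by $\sqrt\kappa\,\gamma$,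 and $g_t^{-1}(\zeta)=\sqrt\kappa\,f_t(\zeta/\sqrt\kappa-W_t)$ is locally H\"older on $\overline{\mathbb H}$ by Lemma~\ref{lem:holder}.

\subsection{Removability}

A simply connected domain is a \emph{H\"older domain} if a conformal map of the unit disc onto it is H\"older continuous. By Jones and Smirnov \cite{JS}, boundaries of H\"older domains are conformally removable. The domain $\Omega_T$ is unbounded, so we cut it off. Let $G=\{\zeta\in\mathbb H:|\zeta|<R_1\}$ with $R_1>\max(x_+(0),-x_-(0))$. The map $\omega\mapsto s=i\frac{1+\omega}{1-\omega}\mapsto R_1\frac{\sqrt s-1}{\sqrt s+1}$ sends the disc conformally onto $\mathbb H$ and then onto $G$. It is holomorphic near every point of the closed disc other than $\omega=\pm1$. Near $\omega=-1$ it is a holomorphic function of $\sqrt s$, with $s$ holomorphic in $\omega$; near $\omega=1$ the same holds with $1/s$ in place of $s$; and $|\sqrt s-\sqrt{s'}|\le|s-s'|^{1/2}$ on a closed half-plane $\pm\overline{\mathbb H}$. So the map is $\frac12$-H\"older. By Lemma~\ref{lem:holder}, $f_T$ is H\"older on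 $\overline G$, and therefore $\Omega=f_T(G)$ is a bounded H\"older domain. By \eqref{eq:range}, each point of $\gamma([0,T])$ is a limit of points of $\Omega$ and is not in $\Omega_T\supset\Omega$, so $\gamma([0,T])\subset\partial\Omega$. A compact subset of a removable compact set is removable, since a homeomorphism that is conformal off the subset is conformal off the set, and scaling preserves removability. So $\sqrt\kappa\,\gamma([0,T])$ is removable for every $T>0$.

All of this holds on one event of full probability for all $\kappa\in(0,4)$. If $4\in I$, intersect it with the event of full probability on which the chain for the single value $\kappa=4$ is generated by a removable curve. This proves Theorem~\ref{thm:pos}. \qed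

\begin{thebibliography}{9}

\bibitem{GP} Gwynne and Pfeffer, Ann. Probab. 48 (2020).

\bibitem{JS} Jones and Smirnov, \emph{Removability theorems for Sobolev functions and quasiconformal maps}, Ark. Mat. 38 (2000), 263--279.

\bibitem{KM} Kavvadias and Miller, arXiv:2302.10857.

\bibitem{Q} ``Question 1. In conformal geometry, there is a notion of `conformally removable' set meaning that the set is negligible concerning analytic continuation of confo\ldots'', \texttt{https://epfl.ch/labs/stoan/open-questions}.

\end{thebibliography}
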